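# Almost additive sequences, circle maps, and Gibbs measures that come from no continuous function

## A grid of half-integers and a Bernoulli measure

Take two maps of the real line,
$$g_0(t)=t+\tfrac12,\qquad g_1(t)=t+\tfrac1{4\pi}\sin 2\pi t .$$
Both are increasing ($g_1'\ge\frac12$) and both commute with $t\mapsto t+1$. For a sequence $x=x_0x_1x_2\dots$ of zeros and ones put
$$a_n(x)=g_{x_0}\circ g_{x_1}\circ\dots\circ g_{x_{n-1}}\big(\tfrac14\big)-\tfrac14 .$$
The map with the last index acts first. Let us compute. For $n=1$ we get $a_1=\frac12$ if $x_0=0$ and $a_1=\frac1{4\pi}$ if $x_0=1$. For $n=2$ and $x_0x_1=00,01,10,11$ we get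
$$1,\qquad \tfrac12+\tfrac1{4\pi},\qquad \tfrac12-\tfrac1{4\pi},\qquad \tfrac1{4\pi}\big(1+\cos\tfrac12\big).$$
(For $10$: $g_0(\frac14)=\frac34$, and $\sin\frac{3\pi}2=-1$. For $11$: $\sin(\frac\pi2+\frac12)=\cos\frac12$.) The values at $01$ and $10$ differ. If $a_n$ were a Birkhoff sum $\sum_{i<n}f(\sigma^ix)$ for all $n$, then $f=a_1$, and $a_2$ would take equal values at $01$ and $10$. So $a_n$ is not a Birkhoff sum.

It is close to one, though. Each of $g_0,g_1$ maps $\frac12\mathbb Z$ to itself: $g_0$ moves every half-integer up by $\frac12$, and $g_1$ fixes it. Let $h=g_{x_0}\circ\dots\circ g_{x_{n-1}}$ and let $Z_n(x)$ be the number of zeros among $x_0,\dots,x_{n-1}$. Then $h(0)=\frac12Z_n(x)$ and $h(\frac12)=\frac12Z_n(x)+\frac12$. Since $h$ is increasing, $h(\frac14)$ lies between these two values, so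
$$\big|a_n(x)-\tfrac12Z_n(x)\big|\le\tfrac14 ,$$
and $\frac12Z_n$ is the Birkhoff sum of the function equal to $\frac12$ if $x_0=0$ and to $0$ if $x_0=1$. Let $\mu$ be the Bernoulli measure giving the symbol $0$ probability $e^{1/2}/(1+e^{1/2})$. The set of sequences beginning with $x_0\dots x_{n-1}$ has measure $e^{Z_n(x)/2}(1+e^{1/2})^{-n}$, so
$$e^{-1/4}\le\frac{\mu([x_0\dots x_{n-1}])}{(1+e^{1/2})^{-n}\,e^{a_n(x)}}\le e^{1/4}.$$
Thus $\mu$ is described, up to a bounded factor, by the non-additive sequence $a_n$, and equally well by the Birkhoff sums of one continuous function.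

Now replace $\frac12$ by $\sqrt2$ in the definition of $g_0$. The grid is gone. As we shall see, everything else survives: $a_n$ is still additive up to a bounded error, and there is still a measure described by $a_n$ up to a bounded factor. Is there still a continuous function whose Birkhoff sums describe it?

## Subshifts, almost additive sequences and their Gibbs measures

Throughout, $(X,\sigma)$ is a nonempty one-sided or two-sided subshift over a finite alphabet: a closed set of sequences with $\sigma X\subset X$ (and $\sigma X=X$ if it is two-sided). A word is allowed if it occurs in some point of $X$. The cylinder $[x_0\dots x_{n-1}]$ is the set of points with these symbols at coordinates $0,\dots,n-1$, also in the two-sided case. $M(X,\sigma)$ is the set of $\sigma$-invariant Borel probability measures. We write $\mathbb N=\{1,2,\dots\}$, $S_nf=\sum_{i=0}^{n-1}f\circ\sigma^i$ and $S_0f=0$.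

**Definition (weak specification).** There is $p\in\mathbb N$ such that for any two allowed words $u,v$ there is a word $w$ of length at most $p$, possibly empty, with $uwv$ allowed.

In a full shift the empty $w$ always works. In the golden mean shift (zeros and ones, no two consecutive ones) the word $u0v$ is allowed whenever $u,v$ are, so $p=1$ works, and the empty gap does not suffice for $u=v=1$.

**Definition (almost additive, bounded variation).** Let $\mathcal F=\{\log f_n\}_{n\ge1}$ with $f_n:X\to(0,\infty)$ continuous. $\mathcal F$ is almost additive if there is $C\ge0$ such that for all $n,m\ge1$ and $x\in X$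
$$e^{-C}f_n(x)f_m(\sigma^nx)\le f_{n+m}(x)\le e^Cf_n(x)f_m(\sigma^nx).$$
It has bounded variation if there is $M>0$ such that for all $n\ge 1$
$$\sup\{f_n(x)/f_n(y):x_i=y_i\text{ for }0\le i\le n-1\}\le M.$$

With $a_n=\log f_n$, almost additivity says $\|a_{n+m}-a_n-a_m\circ\sigma^n\|_\infty\le C$. The opening sequence is an example: $M=1$ because $a_n$ depends only on $x_0\dots x_{n-1}$, and $C=\frac34$ works because $a_n$ is within $\frac14$ of an additive sequence.

**Definition (pressure, Gibbs measure).** The pressure is
$$P(\mathcal F)=\lim_{n\to\infty}\frac1n\log\sum_{|w|=n}\sup_{[w]}f_n,$$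
the sum being over allowed words of length $n$. A measure $\mu\in M(X,\sigma)$ is an invariant Gibbs measure for $\mathcal F$ if there is $K>0$ with
$$K^{-1}\le\frac{\mu([x_0\dots x_{n-1}])}{\exp(-nP(\mathcal F))f_n(x)}\le K\qquad(x\in X,\ n\ge1).$$
For $f\in C(X)$, $P(f)$ and "invariant Gibbs measure for $f$" mean the same with $f_n=\exp(S_nf)$.

For almost additive $\mathcal F$ the limit exists: a word of length $n+m$ splits into words of lengths $n$ and $m$, so the sums $Z_n$ satisfy $Z_{n+m}\le e^CZ_nZ_m$, and Fekete's lemma applies to $\log Z_n+C$. The limit is finite, because almost additivity bounds $\log f_n$ below by a constant times $-n$. In the opening example $P(\mathcal F)=\log(1+e^{1/2})$ and $K=e^{1/4}$.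

**Definition (Bowen class).** $f\in C(X)$ belongs to the Bowen class if $|S_nf(x)-S_nf(y)|$ is bounded over all $n\ge1$ and all $x,y$ with $x_i=y_i$ for $0\le i\le n-1$. A function of $x_0$ alone belongs to it with bound $0$.

The following facts are given for $X$ with weak specification.

**Fact 1 (Barreira, Mummert, Feng).** If $\mathcal F$ is almost additive with bounded variation, it has a unique invariant Gibbs measure.

**Fact 2 (Cuneo).** For such $\mathcal F$ there is $\hat f\in C(X)$ with
$$\lim_{n\to\infty}\frac1n\|\log f_n-S_n\hat f\|_\infty=0.\tag{1}$$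

**Fact 3.** If $\mathcal F$ has a unique invariant Gibbs measure $\mu$ and some $\hat f$ satisfying (1) belongs to the Bowen class (equivalently, $\mu$ is an invariant Gibbs measure for such an $\hat f$), then $\mathcal F$ is almost additive with bounded variation.

The question is the reverse implication: *if $\mathcal F$ is almost additive with bounded variation on a subshift with weak specification, and $\mu$ is its unique invariant Gibbs measure, is there $\hat f\in C(X)$ satisfying (1) for which $\mu$ is an invariant Gibbs measure?* The answer is no.

**Theorem 1.** Let $X$ be the one-sided or two-sided full shift on $\{0,1\}$, let $g_0(t)=t+\sqrt2$ and $g_1(t)=t+\frac1{4\pi}\sin2\pi t$ on $\mathbb R$, and let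
$$f_n(x)=\exp\big(g_{x_0}\circ g_{x_1}\circ\dots\circ g_{x_{n-1}}(0)\big).$$
Then $\mathcal F=\{\log f_n\}$ is almost additive with $C=1$ and has bounded variation with $M=1$, but its unique invariant Gibbs measure is not an invariant Gibbs measure for any $\hat f\in C(X)$, whether or not (1) holds.

**Theorem 2.** Let $X$ be a subshift with weak specification.

(a) If $X$ is infinite, there is an almost additive $\mathcal F$ with bounded variation on $X$ whose unique invariant Gibbs measure is not an invariant Gibbs measure for any $\hat f\in C(X)$.

(b) If $X$ is finite, the reverse implication holds on $X$, with $\hat f$ constant.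

**Theorem 3.** Let $T:X\to X$ be a continuous map of a compact metric space, and let $a_n\in C(X)$ satisfy $\|a_{n+m}-a_n-a_m\circ T^n\|_\infty\le C$ for all $n,m\ge1$. For every nondecreasing unbounded $\varphi:\mathbb N\to[0,\infty)$ there is $f\in C(X)$ with $\|a_n-S_nf\|_\infty\le\varphi(n)$ for all large $n$.

In Theorem 3, $S_nf=\sum_{i<n}f\circ T^i$.

**Corollary 4.** Let $\mathcal F$ be almost additive with bounded variation on a subshift with weak specification, with Gibbs measure $\mu$, and let $\varphi:\mathbb N\to[0,\infty)$ be nondecreasing and unbounded. There is $f\in C(X)$ satisfying (1) with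
$$e^{-\varphi(n)}\le\frac{\mu([x_0\dots x_{n-1}])}{\exp(-nP(f)+S_nf(x))}\le e^{\varphi(n)}\qquad\text{for all }x\in X\text{ and all large }n.$$

## Gibbs for a function means bounded error

Before anything else we remove the measure from the problem.

**Lemma 5.** Let $\mathcal F=\{a_n\}$ be almost additive with bounded variation on a subshift with weak specification, with Gibbs measure $\mu$.

(i) If $\mu$ is an invariant Gibbs measure for $\hat f\in C(X)$, then $f=\hat f+P(\mathcal F)-P(\hat f)$ satisfies
$$\sup_n\|a_n-S_nf\|_\infty<\infty.\tag{2}$$
(ii) If $f\in C(X)$ satisfies (2), then (1) holds for $f$, $P(f)=P(\mathcal F)$, and $\mu$ is an invariant Gibbs measure for $f$.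

*Proof.* (i) Let $K,K'$ be the two Gibbs constants. Both estimates bound the same positive number $\mu([x_0\dots x_{n-1}])$. Dividing one by the other gives
$$\big|a_n(x)-nP(\mathcal F)-S_n\hat f(x)+nP(\hat f)\big|\le\log K+\log K',$$
and the quantity inside the bars is $a_n-S_nf-2n(P(\mathcal F)-P(\hat f))+\dots$ only if one mislays a sign, so let us fix it: subtracting a constant $q$ from a function subtracts $nq$ from $S_n$, hence the quantity equals $a_n-S_n\big(\hat f+P(\mathcal F)-P(\hat f)\big)=a_n-S_nf$.

(ii) Let $K_0$ be the supremum in (2). Dividing by $n$ gives (1). The sums $\sum_{|w|=n}\sup_{[w]}f_n$ and $\sum_{|w|=n}\sup_{[w]}\exp S_nf$ differ by a factor between $e^{-K_0}$ and $e^{K_0}$, so the pressures agree. Replacing $f_n$ by $\exp S_nf$ in the Gibbs estimate for $\mathcal F$ changes it by the same factor, so it holds for $f$ with constant $Ke^{K_0}$. $\square$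

The same comparison of sums shows that (1) alone gives $P(\hat f)=P(\mathcal F)$. So the question is now: does an almost additive sequence with bounded variation stay at *bounded* distance from the Birkhoff sums of a continuous function?

## A single cycle: Theorem 2(b)

The simplest subshifts are the finite ones, and there the answer is yes.

*Proof of Theorem 2(b).* **Step 1: $X$ is one cycle.** We first show that $\sigma$ is onto in the one-sided case. Let $x\in X$. By weak specification the allowed word $x_0\dots x_{n-1}$ can be extended to the left by a letter. Shifting a point in which the extended word occurs, we get $y^{(n)}\in X$ such that $\sigma y^{(n)}$ begins with $x_0\dots x_{n-1}$. A limit point $y$ satisfies $\sigma y=x$. So $\sigma$ is a permutation of the finite set $X$, and the same is true in the two-sided case.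

Choose a finite window of coordinates ($[0,l)$ if one-sided, $[-q,q]$ with $l=2q+1$ if two-sided) on which any two distinct points differ. For $x,y\in X$ let $u,v$ be their words on this window, and choose $w$ with $uwv$ allowed. Some point of $X$ has $uwv$ starting at the left end of the window. That point agrees with $x$ on the window, so it is $x$. Its image under $\sigma^{l+|w|}$ agrees with $y$ on the window, so it is $y$. Hence $y$ lies in the forward orbit of $x$. There is a single cycle, of length $d$ say, and $\sigma^dx=x$ for all $x$.

**Step 2: the growth rate along the cycle.** Let $a_n=\log f_n$ and fix $x$. Since $\sigma^{kd}x=x$, the numbers $\beta_k=a_{kd}(x)$ satisfy $|\beta_{k+l}-\beta_k-\beta_l|\le C$. So $\beta_k+C$ is subadditive and $\beta_k-C$ is superadditive. By Fekete's lemma $\omega(x)=\lim\beta_k/k$ exists, equals $\inf(\beta_k+C)/k$ and $\sup(\beta_k-C)/k$, and is finite. Hence $|a_{kd}(x)-k\omega(x)|\le C$.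

**Step 3: $\omega$ is constant.** The number $a_{kd+1}(x)$ is within $C$ of $a_1(x)+a_{kd}(\sigma x)$, and within $C$ of $a_{kd}(x)+a_1(\sigma^{kd}x)=a_{kd}(x)+a_1(x)$. So $|a_{kd}(x)-a_{kd}(\sigma x)|\le2C$ for all $k$, and $\omega(\sigma x)=\omega(x)$.

**Step 4: conclusion.** Put $c=\omega/d$ and write $n=kd+r$ with $0\le r<d$. Almost additivity gives $|a_n(x)-a_{kd}(x)-a_r(\sigma^{kd}x)|\le C$ if $k,r\ge1$. With $a_0=0$ the left side is $0$ if $k=0$ or $r=0$. Therefore $\|a_n-nc\|_\infty\le2C+\max_{r<d}\|a_r\|_\infty+d|c|$ for all $n$. So (2) holds for the constant function $\hat f\equiv c$, and Lemma 5(ii) finishes the proof. $\square$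

## Finite horizons, and the missing compactness

On a general $X$, the sensible thing is to look for $f$ with bounded error on all times up to $m$, and then let $m\to\infty$. The first half works, in any system.

**Lemma 6.** Let $T$ be a continuous map of a compact metric space $X$, let $b_n\in C(X)$ satisfy $\|b_{n+m}-b_n-b_m\circ T^n\|_\infty\le C$ for $n,m\ge1$, and put $D=\|b_1\|_\infty+C$. For every $m\ge1$ there is $\bar c\in C(X)$ with $\|\bar c\|_\infty\le D$ and
$$\|S_n\bar c-b_n\|_\infty\le C+1\qquad(1\le n\le m).\tag{3}$$

*Proof.* Put $b_0=0$ and $c_l=b_l-b_{l-1}\circ T$ for $l\ge1$. This is what the first of $l$ steps contributes. Since $c_1=b_1$ and $\|b_l-b_1-b_{l-1}\circ T\|_\infty\le C$ for $l\ge2$, we have $\|c_l\|_\infty\le D$. If we could let the index drop by one at each step the sum would telescope: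
$$\sum_{i=0}^{n-1}c_{l-i}(T^ix)=\sum_{i=0}^{n-1}\big(b_{l-i}(T^ix)-b_{l-i-1}(T^{i+1}x)\big)=b_l(x)-b_{l-n}(T^nx),\tag{4}$$
and for $l-n\ge1$ this is within $C$ of $b_n(x)$. A Birkhoff sum must use the same function at each step, so we average over a long window of indices. Choose an integer $R\ge m+Dm^2$ and let $\bar c=\frac1R\sum_{l=R+1}^{2R}c_l$. Clearly $\|\bar c\|_\infty\le D$.

Let $1\le n\le m$. For $0\le i<n$ the sums $\sum_{l=R+1}^{2R}c_l(T^ix)$ and $\sum_{l=R+1}^{2R}c_{l-i}(T^ix)$ share all but at most $i$ terms on either side, so they differ by at most $2iD$. Summing over $i<n$ and dividing by $R$,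
$$\Big|S_n\bar c(x)-\frac1R\sum_{l=R+1}^{2R}\sum_{i=0}^{n-1}c_{l-i}(T^ix)\Big|\le\frac{D\,n(n-1)}R\le\frac{Dn^2}{R}\le1 .$$
In the double sum $l-n\ge R+1-m\ge1$, so by (4) each inner sum is within $C$ of $b_n(x)$, and so is their average. This gives (3). $\square$

Apply this to $b_n=a_n$ for each $m$ and call the resulting function $\bar c^{(m)}$. If a subsequence of $\bar c^{(m)}$ converged uniformly to some $f$, then (3) would pass to the limit for each fixed $n$ and give $\|S_nf-a_n\|_\infty\le C+1$ for all $n$. But all we know is $\|\bar c^{(m)}\|_\infty\le D$, and a bounded sequence in $C(X)$ need not have a uniformly convergent subsequence when $X$ is infinite. The proof of (3) gives no modulus of continuity uniform in $m$. The argument stops exactly there.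

A natural attempt at a *disproof* also stops early. One would look for an invariant measure, or a periodic orbit, on which no $f$ can be right. There is none. If $\hat f$ is as in Fact 2 and $\nu\in M(X,\sigma)$, then
$$\Big|\frac1n\int\log f_n\,d\nu-\int\hat f\,d\nu\Big|\le\frac1n\|\log f_n-S_n\hat f\|_\infty\to0 ,$$
so $\hat f$ already has the right integral for every invariant measure. For a point with $\sigma^dx=x$ this says $S_d\hat f(x)=\lim_k\frac1k\log f_{kd}(x)$. An obstruction to bounded error has to be found on finite orbit segments, not in averages.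

## One block, two displacements

Here is what such an obstruction could look like for $a_n(x)=g_{x_0}\circ\dots\circ g_{x_{n-1}}(0)$. Time runs from right to left: the symbols far to the right act first, and a block in the middle receives a number from its right, applies a map $\mathsf M$ to it, and hands the result to its left. The block's contribution to $a_n$ is the displacement $\mathsf M(t)-t$, which depends on the incoming number $t$ modulo $1$, that is, on what stands to the right of the block. Its contribution to $S_nf$ is a single number $\Sigma$, almost unaffected by what stands far away.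

A displacement varies by at most $1$, so this is no contradiction with error bounds of size $1$. To get one, we choose neighbors for which there is no room left. Suppose the errors are bounded and consider the largest excess $s^+$ of displacement over $S_nf$, and the largest deficit $s^-$. Put to the *left* of the block a segment almost attaining $s^+$. If it receives the right number, there is no room for further excess, so the displacement of the block is at most about $\Sigma$. This condition fixes the *output* of $\mathsf M$ modulo $1$. Put to the *right* of the block a segment almost attaining $s^-$. There is no room for further deficit, so the displacement of the block is at least about $\Sigma$. This condition fixes the *input* of $\mathsf M$. These are two different orbits through the same block. If the first has displacement larger than the second by more than $\frac12$, we have a contradiction. So we need a block with a prescribed input and a prescribed output modulo $1$ for which this happens, and this is where $\sqrt2$ comes in.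

## Steering with a rotation and a contraction

Let $H$ be the group of increasing homeomorphisms $h$ of $\mathbb R$ with $h(t+1)=h(t)+1$. The displacement $h(t)-t$ is $1$-periodic, and
$$\big|(h(t)-t)-(h(u)-u)\big|\le1\qquad(t,u\in\mathbb R).\tag{5}$$
Indeed, by periodicity we may take $u\le t<u+1$, and then both $h(t)-h(u)$ and $t-u$ lie in $[0,1]$.

From now on $g_0(t)=t+\alpha$ with $\alpha=\sqrt2$, and $g_1(t)=t+\frac1{4\pi}\sin2\pi t$. Both are in $H$. Let $\Gamma$ be the semigroup of all nonempty products of $g_0,g_1$.

**Lemma 7.** For all $t,s\in\mathbb R$ and $\eta>0$ there are $\gamma\in\Gamma$ and $k\in\mathbb Z$ with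
$$s+k-1<\gamma(t)<s+k-1+\eta,\qquad\gamma(t+\eta)>s+k.$$

In words: the short interval $[t,t+\eta]$ is stretched so that its image starts just above $s$ modulo $1$ and reaches past the next translate of $s$.

*Proof.* The map $g_1$ fixes $0$ and $\pm\frac12$, moves points of $(0,\frac12)$ up and points of $(-\frac12,0)$ down, and preserves both intervals. Hence $g_1^n(u)$ increases to $\frac12$ on $(0,\frac12)$ and decreases to $-\frac12$ on $(-\frac12,0)$, without reaching these limits. So $g_1$ tears the two sides of $0$ apart. The rotation $g_0$ brings $t$ to the tearing point and afterwards brings the result to $s$.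

Let $\eta_0=\min(\eta,\frac12)$. Since $\alpha$ is irrational, the numbers $l\alpha$, $l\ge1$, are dense modulo $1$, and so are $-j\alpha$, $j\ge1$. Choose $l\ge1$, $a\in\mathbb Z$ and $j\ge1$, $b\in\mathbb Z$ with
$$t':=t+l\alpha-a\in(-\eta_0,0),\qquad s':=s-j\alpha-b\in\big(\tfrac12-\tfrac{\eta_0}2,\tfrac12\big).$$
Then $t'\in(-\frac12,0)$ and $t'+\eta_0\in(0,\frac12)$. So for large $n$
$$g_1^n(t'+\eta_0)>s',\qquad-\tfrac12<g_1^n(t')<-\tfrac12+\tfrac{\eta_0}2 .$$
Since $-\frac12-\frac{\eta_0}2<s'-1<-\frac12$, the second line of inequalities yields $s'-1<g_1^n(t')<s'-1+\eta_0$.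

Put $\gamma=g_0^jg_1^ng_0^l$ and $k=a-b$. Because $g_1^n$ commutes with integer translations,
$$\gamma(t)=g_1^n(t')+a+j\alpha,\qquad\gamma(t+\eta_0)=g_1^n(t'+\eta_0)+a+j\alpha,\qquad s'+a+j\alpha=s+k .$$
Adding $a+j\alpha$ to the inequalities for $g_1^n$ gives $s+k-1<\gamma(t)<s+k-1+\eta_0$ and $\gamma(t+\eta_0)>s+k$. Since $\eta_0\le\eta$ and $\gamma$ is increasing, the lemma follows. $\square$

With $\alpha=\frac12$ the lemma is false: for $t=0$, $s=\frac14$, $\eta=\frac18$ it asks for $\gamma(0)\in(k-\frac34,k-\frac58)$, while $\gamma(0)\in\frac12\mathbb Z$. This is the grid of the opening example.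

In our cocycles the block will not be $\gamma$ alone: it comes wrapped between two fixed maps $Q$ and $P$.

**Lemma 8.** Let $Q,P\in H$ and $\tau,y\in\mathbb R$. There are $\gamma\in\Gamma$, $v\in\mathbb R$, $k\in\mathbb Z$ such that $\mathsf M=Q\gamma P$ satisfies $\mathsf M(v)=\tau+k$ and
$$(\mathsf M(v)-v)-(\mathsf M(y)-y)>\tfrac12 .$$

*Proof.* Let $t=P(y)$ and $s=Q^{-1}(\tau)$. By continuity choose $\eta\in(0,1]$ with $Q(s+\eta)<\tau+\frac14$ and $P^{-1}(t+\eta)<y+\frac14$. Take $\gamma,k$ from Lemma 7 and put $v=P^{-1}\gamma^{-1}(s+k)$. Then $\mathsf M(v)=Q(s+k)=\tau+k$.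

*The inputs are close.* Since $\gamma(t)<s+k-1+\eta\le s+k<\gamma(t+\eta)$, we have $t<\gamma^{-1}(s+k)<t+\eta$. Applying $P^{-1}$, $y<v<y+\frac14$.

*The outputs are far apart.* We have $\mathsf M(y)=Q(\gamma(t))<Q(s+k-1+\eta)=Q(s+\eta)+k-1<\tau+k-\frac34$, so $\mathsf M(v)-\mathsf M(y)>\frac34$.

Subtracting, the difference of displacements exceeds $\frac34-\frac14=\frac12$. $\square$

## Cocycles with values in $\{\mathrm{id},g_0,g_1\}$

We set things up so that the same argument serves the full shift and all infinite $X$. Let $X$ have weak specification, and let $G:X\to H$ take values in $\{\mathrm{id},g_0,g_1\}$ with $G(x)$ depending only on $x_0\dots x_{L-1}$, for some $L\ge1$. Put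
$$G_n(x)=G(x)\circ G(\sigma x)\circ\dots\circ G(\sigma^{n-1}x),\qquad a_n(x)=G_n(x)(0),\qquad f_n=e^{a_n}.$$
Then
$$G_{n+m}(x)=G_n(x)\circ G_m(\sigma^nx).\tag{6}$$
We call $G_m(\sigma^ix)$ the product of $G$ over the positions $i,\dots,i+m-1$. On the full shift, $G(x)=g_{x_0}$ with $L=1$ gives the sequence of Theorem 1.

**Lemma 9.** The $f_n$ are continuous, $\{\log f_n\}$ is almost additive with $C=1$, and it has bounded variation. If $L=1$, it has bounded variation with $M=1$.

*Proof.* $a_n$ depends on finitely many coordinates, so it is continuous. With $u=a_m(\sigma^nx)$, (6) gives $a_{n+m}(x)=G_n(x)(u)$, hence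
$$a_{n+m}(x)-a_n(x)-a_m(\sigma^nx)=\big(G_n(x)(u)-u\big)-\big(G_n(x)(0)-0\big),$$
and (5) bounds this by $1$. For bounded variation let $\kappa=\sup_{i,t}|g_i(t)-t|<\infty$, and let $x,y$ agree on coordinates $0,\dots,n-1$. A product of $r$ of our maps displaces points by at most $r\kappa$. If $n<L$, then $|a_n(x)-a_n(y)|\le2(L-1)\kappa$. If $n\ge L$, put $n_1=n-L+1$. The first $n_1$ factors only look at coordinates up to $n_1-1+L-1=n-1$, so $G_{n_1}(x)=G_{n_1}(y)=:A$, and $a_n(x)=A(u)$, $a_n(y)=A(u')$, where $u,u'$ are images of $0$ under products of $L-1$ maps. Thus $|u|,|u'|\le(L-1)\kappa$, and by (5) $|A(u)-A(u')|\le|u-u'|+1\le2(L-1)\kappa+1$. If $L=1$, then $a_n$ depends only on $x_0\dots x_{n-1}$, and the ratio in the definition of $M$ is $1$. $\square$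

**Two-sided points.** Gluing needs room on the left, so let $\hat X$ be the set of two-sided sequences all of whose finite factors are allowed. If $X$ is two-sided, $\hat X=X$ since $X$ is closed and shift-invariant, and we put $\pi=\mathrm{id}$. If $X$ is one-sided, let $\pi(x)=x_0x_1\dots$. This map is continuous and commutes with the shifts, and $\pi(\hat X)\subset X$: every prefix of $\pi(x)$ is a prefix of some point of $X$ (shift a point in which it occurs), and $X$ is closed. By weak specification every allowed word extends to longer allowed words on both sides. Extending again and again, we see that every allowed word occurs in some point of $\hat X$ at any prescribed position. On $\hat X$ we write $G$, $G_n$, $a_n$ for $G\circ\pi$, and so on.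

**Control property.** For all nonempty allowed words $U,V$ with $|V|\ge L$ and all $0\le j\le|U|$ there are $Q,P\in H$ such that for *every* $\gamma\in\Gamma$ there is a word $z$ with $UzV$ allowed and
$$G_{|U|+|z|-j}(\sigma^jx)=Q\gamma P\quad\text{for every }x\in\hat X\text{ with }x_0\dots x_{|UzV|-1}=UzV.\tag{7}$$

So between any two words we can insert any $\gamma$, up to wrappings $Q,P$ that are known before $\gamma$ is chosen. On the full shift with $G(x)=g_{x_0}$ this holds: for $\gamma=g_{i_1}\cdots g_{i_k}$ take $z=i_1\dots i_k$, let $Q$ be the product of the $g$'s over the letters of $U$ at positions $\ge j$, and let $P=\mathrm{id}$.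

## Two extremal neighbors and a contradiction

**Proposition 10.** If the control property holds, there is no $f\in C(\hat X)$ with $\sup_n\|a_n-S_nf\|_\infty<\infty$ on $\hat X$. Consequently the invariant Gibbs measure $\mu$ of $\mathcal F=\{a_n\}$ on $X$ is not an invariant Gibbs measure for any $\hat f\in C(X)$.

*Proof.* The second sentence follows from the first: if $\mu$ were Gibbs for $\hat f$, Lemma 5(i) would give $f_0\in C(X)$ with $\|a_n-S_nf_0\|_\infty$ bounded on $X$, and $f=f_0\circ\pi\in C(\hat X)$ would contradict the first sentence. To prove the first, suppose $|a_n-S_nf|\le K_0$ on $\hat X$ for all $n\ge1$.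

**Step 1: the extremal numbers.** We define the largest excess and the largest deficit, over all starting numbers $t$ and not only $t=0$:
$$s^+=\sup_{x,n,t}\big(G_n(x)(t)-t-S_nf(x)\big),\qquad s^-=\sup_{x,n,t}\big(S_nf(x)-G_n(x)(t)+t\big),$$
over $x\in\hat X$, $n\ge1$, $t\in\mathbb R$. By (5), $G_n(x)(t)-t$ is within $1$ of $a_n(x)$, so both are finite (at most $K_0+1$ in absolute value). Let $\varepsilon=\frac18$ and choose $(x,n,\tau)$ and $(y,n',\tau')$ with
$$G_n(x)(\tau)-\tau-S_nf(x)>s^+-\varepsilon,\qquad S_{n'}f(y)-G_{n'}(y)(\tau')+\tau'>s^--\varepsilon.$$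

**Step 2: freeze the two segments by finite windows.** We want to transplant these segments into another point. By uniform continuity of $f$ there is $R\ge L$ such that $|S_nf(x')-S_nf(x)|<\varepsilon$ whenever $x'\in\hat X$ agrees with $x$ on $[-R,n+R)$, and $|S_{n'}f(y')-S_{n'}f(y)|<\varepsilon$ whenever $y'\in\hat X$ agrees with $y$ on $[-R,n'+R)$. Since $R\ge L$, for such points also $G_n(x')=G_n(x)$ and $G_{n'}(y')=G_{n'}(y)$.

**Step 3: glue them with a well-chosen block.** Let
$$U=x_{-R}\dots x_{n+R-1},\qquad V=y_{-R}\dots y_{n'+R-1},\qquad j=R+n,$$
so that position $j$ of $U$ is coordinate $n$ of $x$. Take $Q,P$ from the control property. Let $P_V$ be the product of $G$ over the first $R$ positions of $V$. It is determined by $V$ because $|V|=n'+2R\ge R+L$. Let $y_B=G_{n'}(y)(\tau')$, the number which the right segment hands to the left. Apply Lemma 8 to $Q$, $PP_V$, $\tau$ and $y_B$. This gives $\gamma,v,k$. For this $\gamma$ take $z$ from the control property, and let $x^*\in\hat X$ carry the word $UzV$ starting at coordinate $-R$. Put $m=R+|z|+R$ and $N=n+m$.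

The word $V$ starts in $x^*$ at coordinate $-R+|U|+|z|=n+R+|z|=N-R$. So $x^*$ agrees with $x$ on $[-R,n+R)$, and $\sigma^Nx^*$ agrees with $y$ on $[-R,n'+R)$. By (7), applied to the point $\sigma^{-R}x^*$, the product of $G$ over the coordinates $n,\dots,N-R-1$ of $x^*$ is $Q\gamma P$ (there are $|U|+|z|-j=R+|z|$ of them). The product over the next $R$ coordinates is $P_V$. Hence
$$\mathsf M:=G_m(\sigma^nx^*)=Q\gamma PP_V,\qquad\mathsf M(v)=\tau+k,\qquad(\mathsf M(v)-v)-(\mathsf M(y_B)-y_B)>\tfrac12.$$
Write $\Sigma=S_mf(\sigma^nx^*)$.

**Step 4: the left neighbor bounds a displacement from above.** Consider the segment $[0,N)$ of $x^*$ with starting number $v$. By (6), $G_N(x^*)(v)=G_n(x^*)(\mathsf M(v))=G_n(x^*)(\tau+k)$. The definition of $s^+$ gives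
$$s^+\ge\big[G_n(x^*)(\tau+k)-(\tau+k)-S_nf(x^*)\big]+\big[\mathsf M(v)-v-\Sigma\big].$$
By periodicity of displacement and Step 2 the first bracket equals $G_n(x)(\tau)-\tau-S_nf(x^*)>s^+-2\varepsilon$. Hence
$$\mathsf M(v)-v<\Sigma+2\varepsilon.\tag{8}$$

**Step 5: the right neighbor bounds another displacement from below.** Consider the segment $[n,N+n')$ of $x^*$ with starting number $\tau'$. Since $G_{n'}(\sigma^Nx^*)(\tau')=y_B$, the segment takes $\tau'$ to $\mathsf M(y_B)$, and the definition of $s^-$ gives
$$s^-\ge\big[S_{n'}f(\sigma^Nx^*)-(y_B-\tau')\big]+\big[\Sigma-(\mathsf M(y_B)-y_B)\big].$$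
By Step 2 the first bracket exceeds $s^--2\varepsilon$. Hence
$$\mathsf M(y_B)-y_B>\Sigma-2\varepsilon.\tag{9}$$

**Step 6: compare.** Subtracting (9) from (8), $(\mathsf M(v)-v)-(\mathsf M(y_B)-y_B)<4\varepsilon=\frac12$. This contradicts Step 3. $\square$

*Proof of Theorem 1.* The full shift has weak specification, with empty gap words. Take $G(x)=g_{x_0}$, so $L=1$ and $a_n(x)=g_{x_0}\circ\dots\circ g_{x_{n-1}}(0)$. Lemma 9 gives almost additivity with $C=1$ and bounded variation with $M=1$, and Fact 1 gives the unique invariant Gibbs measure. The control property was verified after (7), so Proposition 10 applies. $\square$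

The reverse implication is therefore false. We also see that the compactness missing after Lemma 6 is really missing: for this $\mathcal F$ no subsequence of $\bar c^{(m)}$ converges uniformly, since the limit $f$ would satisfy (2), and $f\circ\pi$ would contradict Proposition 10.

## Two free return words in every infinite $X$: Theorem 2(a)

Let $X$ be infinite with weak specification and gap bound $p$. In a general $X$ we cannot write any word anywhere. The plan is to find two words $r_0,r_1$ that can be concatenated freely, let $G$ act by $g_i$ when it reads $r_i$, and by the identity elsewhere. Keep the golden mean shift in mind: there the symbol $0$ separates past from future, and the words $0$ and $01$ can be concatenated freely.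

**Step 1: a synchronizing word.** We look for a nonempty allowed word $s$ such that, for all words $b,c$,
$$bs\text{ and }sc\text{ allowed}\ \Longrightarrow\ bsc\text{ allowed}.\tag{10}$$
For nonempty allowed $u,v$ let $W(u,v)$ be the set of words $w$ with $|w|\le p$ and $uwv$ allowed. It is finite, and nonempty by weak specification. If $bu$ and $vc$ are allowed, then $W(bu,vc)\subset W(u,v)$, because factors of allowed words are allowed. Choose $(u,v)$ with $|W(u,v)|$ minimal, then $w\in W(u,v)$, and put $s=uwv$. If $bs$ and $sc$ are allowed, so are $bu$ and $vc$. By minimality $W(bu,vc)=W(u,v)\ni w$, so $buwvc=bsc$ is allowed. In the golden mean shift $s=0$ satisfies (10).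

**Step 2: first returns to $s$ concatenate freely.** Let $\mathcal R$ be the set of nonempty words $r$ such that $rs$ is allowed and $s$ occurs in $rs$ exactly at positions $0$ and $|r|$. If two consecutive occurrences of $s$ in an allowed word start at $i<i'$, the factor on $[i,i')$ belongs to $\mathcal R$. For the golden mean shift and $s=0$, $\mathcal R=\{0,01\}$. We claim: for $r_1,\dots,r_k\in\mathcal R$ the word $r_1\cdots r_ks$ is allowed, begins with $s$, and contains $s$ exactly at the positions $0,|r_1|,|r_1r_2|,\dots,|r_1\cdots r_k|$.

For $k=1$ this is the definition. Let $k\ge2$ and assume the claim for $r_2\cdots r_ks$. This word is allowed and begins with $s$, say it is $sc$. Since $r_1s$ is allowed, (10) shows that $r_1sc=r_1\cdots r_ks$ is allowed. It begins with $r_1s$, hence with $s$. An occurrence of $s$ starting at a position $<|r_1|$ lies inside the prefix $r_1s$, so it starts at $0$. All other occurrences are occurrences in $r_2\cdots r_ks$, whose positions we know.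

**Step 3: there are at least two first returns.** By weak specification $sws$ is allowed for some $w$, so $s$ has two occurrences in an allowed word and $\mathcal R\ne\emptyset$. Suppose $\mathcal R=\{r\}$. For any nonempty allowed $v$, two applications of weak specification give an allowed word $swvw's$. Cut it at its occurrences of $s$. The pieces between consecutive occurrences are all $r$, so the word is $r^ks$ for some $k$. Since $s$ is a prefix of $rs$, it is a prefix of $r^is$ for all $i$, hence of $r^\infty=rrr\dots$, and therefore $r^ks$ is a prefix of $r^\infty$. So every allowed $v$ is a factor of $r^\infty$, and there are at most $|r|$ allowed words of each length. If $X$ had $|r|+1$ distinct points, a long enough window would separate them and show $|r|+1$ different allowed words of one length. So $X$ would be finite, a contradiction.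

**Step 4: the cocycle.** Fix $r_0\ne r_1$ in $\mathcal R$ and let $L=\max_i|r_is|$. Put $G(x)=g_i$ if $x_0x_1\dots$ begins with $r_is$ ($i=0,1$), and $G(x)=\mathrm{id}$ otherwise. This is well defined: if $x_0x_1\dots$ begins with $r_is$, then the second occurrence of $s$ in it starts at $|r_i|$, and this position determines $r_i$. $G$ depends on $x_0\dots x_{L-1}$. (For the golden mean shift with $r_0=0$, $r_1=01$: $G=g_0$ on $[00]$, $g_1$ on $[010]$, $\mathrm{id}$ on $[1]$, and $L=3$.)

Suppose a point carries the word $r_{i_1}\cdots r_{i_k}s$, with $i_1,\dots,i_k\in\{0,1\}$. At the start of the block $r_{i_q}$ what follows begins with $r_{i_q}s$, by Step 2, so $G=g_{i_q}$ there. At any other position before the final $s$, the word $s$ does not occur, again by Step 2, while $r_0s$ and $r_1s$ both begin with $s$. So $G=\mathrm{id}$ there. Hence the product of $G$ over the positions of $r_{i_1}\cdots r_{i_k}$ is $g_{i_1}\cdots g_{i_k}$.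

**Step 5: the control property.** Let $U,V$ be nonempty allowed words, $|V|\ge L$ and $0\le j\le|U|$. Choose $w,w'$ with $Uws$ and $sw'V$ allowed, and $m\ge1$ with $|r_0^m|\ge L$. For $\gamma=g_{i_1}\cdots g_{i_k}$ put
$$z=w\,r_0^m\,r_{i_1}\cdots r_{i_k}\,s\,w'.$$
The word $r_0^mr_{i_1}\cdots r_{i_k}s$ is allowed and begins with $s$ by Step 2. So (10) with $b=Uw$ shows that $Uwr_0^mr_{i_1}\cdots r_{i_k}s$ is allowed. Then (10) with $b=Uwr_0^mr_{i_1}\cdots r_{i_k}$ and $c=w'V$ shows that $UzV$ is allowed.

Now take any $x\in\hat X$ beginning with $UzV$ and read the product of $G$ from position $j$ to the end of $z$, in three pieces. At each position $G$ looks only at the current and the next $L-1$ coordinates. Over the positions $\ge j$ of $Uw$ it therefore sees nothing beyond $Uwr_0^m$, and the product is some $Q_0\in H$ depending only on $Uwr_0^m$ and $j$. The padding $r_0^m$ was inserted for this purpose. Over $r_0^mr_{i_1}\cdots r_{i_k}$ the product is $g_0^m\gamma$ by Step 4. Over $sw'$ it sees nothing beyond $sw'V$, since $|V|\ge L$, and the product is some $P\in H$ depending only on $sw'V$. So (7) holds with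 $Q=Q_0g_0^m$ and this $P$, and neither depends on $\gamma$.

**Step 6: conclusion.** By Lemma 9 and Fact 1, $\mathcal F=\{a_n\}$ is almost additive with bounded variation and has a unique invariant Gibbs measure. By Proposition 10 this measure is not an invariant Gibbs measure for any $\hat f\in C(X)$. This proves Theorem 2(a). $\square$

Together with part (b), among subshifts with weak specification the reverse implication holds exactly on the finite ones.

## Errors that grow as slowly as we like: Theorem 3

Lemma 6 gives bounded error up to any horizon $m$, but changing $m$ may change the function by an amount that does not tend to $0$. To get a uniform limit we correct the function step by step, and each correction must be small in the sup norm. The next lemma says that a sequence already bounded by $B$ up to time $\ell$ can be corrected up to any later time $m$ by a function of size about $B/\ell$. The price is that the bound $B$ roughly doubles.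

**Lemma 11.** Let $b_n\in C(X)$ be as in Lemma 6, let $\ell\ge1$ and $B\ge\max_{1\le i\le\ell}\|b_i\|_\infty$. For every $m\ge\ell$ there is $g\in C(X)$ with
$$\|g\|_\infty\le\frac{B+C+1}\ell,\qquad\|b_n-S_ng\|_\infty\le2B+3C+3\quad(1\le n\le m).$$

*Proof.* Take $\bar c$ from Lemma 6 for this $m$ and smooth it along the orbit: $g=\frac1\ell S_\ell\bar c$. By (3), $\|S_i\bar c\|_\infty\le\|b_i\|_\infty+C+1\le B+C+1$ for $1\le i\le\ell$, and $S_0\bar c=0$. The case $i=\ell$ is the first claim. For the second, $S_n\bar c(T^ix)+S_i\bar c(x)=S_{n+i}\bar c(x)=S_n\bar c(x)+S_i\bar c(T^nx)$, so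
$$S_ng(x)=\frac1\ell\sum_{i=0}^{\ell-1}S_n\bar c(T^ix)=S_n\bar c(x)+\frac1\ell\sum_{i=0}^{\ell-1}\big(S_i\bar c(T^nx)-S_i\bar c(x)\big).$$
Hence $\|S_ng-S_n\bar c\|_\infty\le2(B+C+1)$. By (3), $\|S_n\bar c-b_n\|_\infty\le C+1$ for $n\le m$. Adding the two gives $2B+3C+3$. $\square$

*Proof of Theorem 3.* **Step 1: the scales.** We fix the growing bounds first and then choose time scales so sparse that $\varphi$ has outgrown them. Let $B_0=\|a_1\|_\infty$ and $B_{k+1}=2B_k+3C+3$. Choose integers $1=\ell_0<\ell_1<\ell_2<\cdots$ such that
$$\frac{B_j+C+1}{\ell_j}\le\frac{2^{-j}}{\ell_{j-1}}\quad(j\ge1),\qquad\varphi(\ell_{k-1})\ge2B_k+C+2\quad(k\ge2).\tag{11}$$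
This can be done one after the other: given $\ell_{j-1}$, both conditions on $\ell_j$ hold once $\ell_j$ is large, since $\varphi$ is nondecreasing and unbounded.

**Step 2: the corrections.** Put $f_0=0$. Suppose $f_k\in C(X)$ is such that $b^{(k)}_n=a_n-S_nf_k$ satisfies $\|b^{(k)}_i\|_\infty\le B_k$ for $1\le i\le\ell_k$. For $k=0$ this is the definition of $B_0$. The sequence $b^{(k)}_n$ satisfies the almost additivity inequality with the same $C$, because $S_nf_k$ is exactly additive. Lemma 11 with $\ell=\ell_k$, $B=B_k$, $m=\ell_{k+1}$ gives $g_k$. Put $f_{k+1}=f_k+g_k$. Then $b^{(k+1)}_n=b^{(k)}_n-S_ng_k$ is bounded by $2B_k+3C+3=B_{k+1}$ for $n\le\ell_{k+1}$, and the induction goes on.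

**Step 3: the limit.** By Lemma 11 and (11), $\|g_j\|_\infty\le(B_j+C+1)/\ell_j\le2^{-j}/\ell_{j-1}$ for $j\ge1$. This is summable, so $f_k\to f\in C(X)$ uniformly and $f-f_k=\sum_{j\ge k}g_j$. Let $k\ge2$ and $\ell_{k-1}<n\le\ell_k$. For $j>k$ we have $\ell_{j-1}\ge\ell_k$, so $\ell_k\|g_j\|_\infty\le2^{-j}$. Therefore
$$\|a_n-S_nf\|_\infty\le\|b^{(k)}_n\|_\infty+n\sum_{j\ge k}\|g_j\|_\infty\le B_k+(B_k+C+1)+\sum_{j>k}2^{-j}\le2B_k+C+2\le\varphi(\ell_{k-1})\le\varphi(n).$$
These ranges cover all $n>\ell_1$. $\square$

*Proof of Corollary 4.* The function $\psi(n)=\frac12\min(\varphi(n),\log n)$ is nonnegative, nondecreasing and unbounded. Theorem 3 with $T=\sigma$ and $a_n=\log f_n$ gives $f\in C(X)$ with $\|a_n-S_nf\|_\infty\le\psi(n)$ for large $n$. Since $\psi(n)/n\to0$, (1) holds, so $P(f)=P(\mathcal F)$ by the remark after Lemma 5. The ratio in the corollary is the Gibbs ratio for $\mathcal F$ times $\exp(a_n(x)-S_nf(x))$, so its logarithm is at most $\log K+\psi(n)$ in absolute value, where $K$ is the Gibbs constant of $\mu$ for $\mathcal F$. For large $n$ we have $\log K\le\frac12\varphi(n)$, and the sum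 is at most $\varphi(n)$. $\square$

In Theorem 3, "unbounded" cannot be replaced by "bounded". If $\|a_n-S_nf\|_\infty$ is bounded for all large $n$, it is bounded for all $n$, and then Lemma 5(ii) makes $\mu$ a Gibbs measure for $f$. For the sequences of Theorems 1 and 2(a) this is impossible. In the same way, $\varphi$ cannot be taken bounded in Corollary 4 on any infinite $X$ with weak specification: for the $\mathcal F$ of Theorem 2(a), a bounded $\varphi$ would make the ratio in the corollary bounded above and below for all large $n$. For each of the remaining finitely many $n$ it is bounded too, since $\mu$ gives each of the finitely many cylinders of length $n$ positive measure and $S_nf$ is bounded. So $\mu$ would be an invariant Gibbs measure for $f$.
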